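\title{Universality of AC-tree automata is decidable}

\begin{abstract}
An AC-tree automaton rewrites ground terms to states modulo associativity and commutativity of some binary symbols. Rules of the form $f(q_1,\dots,q_n)\to f(p_1,\dots,p_n)$ let it behave like a Petri net below each AC symbol. We prove that it is decidable whether such an automaton accepts every ground term, and more generally that $L(\mathcal A)\subseteq L(\mathcal B)$ is decidable as soon as one of the two automata is regular. The proof reduces these questions to a question about Petri nets: does every configuration of a given linear set reach one of finitely many targets? We show that a positive answer always has a finite certificate, namely a cover of the linear set by finitely many linear sets, each justified by one run and finitely many ways of enlarging that run. As a consequence, for a Petri net and semilinear sets $X,Y$ it is decidable whether every element of $X$ can reach $Y$.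
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem}

Let $\Sigma$ be a finite signature. Some binary symbols of $\Sigma$ are declared \emph{AC}; the others are \emph{free}. Let $Q$ be a finite set of \emph{states}, disjoint from $\Sigma$ and treated as additional constants. The relation $=_{AC}$ is the smallest congruence on ground terms over $\Sigma\cup Q$ such that $f(s,t)=_{AC}f(t,s)$ and $f(f(s,t),u)=_{AC}f(s,f(t,u))$ for every AC symbol $f$. An \emph{AC-tree automaton} $\mathcal A$ consists of these data, a set $F\subseteq Q$ of final states, and a finite set $R$ of rules of the forms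
\[
g(q_1,\dots,q_n)\to q,\qquad g(q_1,\dots,q_n)\to g(p_1,\dots,p_n),\qquad q\to p,
\]
where $g\in\Sigma$ has arity $n$ and the $q$'s and $p$'s are states. It is \emph{regular} if it has no rule of the second form. We write $s\to_R s'$ if $s'$ arises from $s$ by replacing one occurrence of a left-hand side, as a subterm, by the corresponding right-hand side, and $s\to t$ if $s=_{AC}s'\to_R t'=_{AC}t$ for some $s',t'$. For a ground term $t$ over $\Sigma\cup Q$ put
\[
S(t)=\{q\in Q: t\to^*q\}.
\]
The language $L(\mathcal A)$ is the set of ground terms $t$ over $\Sigma$ with $S(t)\cap F\neq\emptyset$.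

The \emph{universality problem} asks, given $\mathcal A$, whether $L(\mathcal A)$ is the set of all ground terms over $\Sigma$. The question whether it is decidable is posed in \cite{rtaloop}, where the following facts are recorded: emptiness is decidable; universality and inclusion are decidable for regular automata; and inclusion $L(\mathcal A)\subseteq L(\mathcal B)$ is undecidable for arbitrary $\mathcal A$ and $\mathcal B$.

\begin{theorem}\label{thm:univ}
Universality of AC-tree automata is decidable.
\end{theorem}

\begin{theorem}\label{thm:incl}
For AC-tree automata $\mathcal A,\mathcal B$ with the same signature and the same AC symbols, the inclusion $L(\mathcal A)\subseteq L(\mathcal B)$ is decidable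
\begin{enumerate}
\item[(i)] when $\mathcal A$ is regular and $\mathcal B$ is arbitrary, and
\item[(ii)] when $\mathcal A$ is arbitrary and $\mathcal B$ is regular.
\end{enumerate}
\end{theorem}

Universality of $\mathcal B$ is the case of (i) in which $\mathcal A$ has a single state $*$, which is final, and all rules $g(*,\dots,*)\to*$. Parts (i) and (ii) together decide whether the language of an arbitrary automaton equals that of a given regular one.

\subsection{One AC symbol, and what one would guess}

No rule increases the size of a term and $=_{AC}$ preserves it, so $S(t)$ is computable by a finite search. An automaton that is not universal can therefore be exposed by enumerating terms. The whole question is whether a \emph{universal} automaton always admits a finite, checkable reason for being universal.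

Consider the simplest signature with an AC symbol: one AC symbol $f$ and some constants. Up to $=_{AC}$ a term is a nonempty multiset of constants, that is, a vector of multiplicities, and the rules act on multisets of states: they merge two states into one, replace a pair by a pair, or rename a state (Lemma~\ref{lem:comp} makes this precise). The natural finite descriptions of sets of vectors are the following. For $E\subseteq\mathbb N^m$ let $\langle E\rangle$ be the submonoid of $(\mathbb N^m,+)$ generated by $E$. A \emph{linear} set is a set $\beta+\langle E\rangle$ with $\beta\in\mathbb N^m$ and $E\subseteq\mathbb N^m$ finite; the elements of $E$ are its \emph{periods}. A \emph{semilinear} set is a finite union of linear sets. By the Ginsburg--Spanier theorem the semilinear sets are exactly the subsets of $\mathbb N^m$ definable in Presburger arithmetic, the first-order theory of $(\mathbb N,+)$. In particular they form a Boolean algebra. Presburger arithmetic is decidable, so a presentation of a definable set as a union of linear sets can be computed: enumerate presentations and test each for equality.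

For a regular automaton the set of accepted vectors is effectively semilinear (Lemma~\ref{lem:parikh}), and universality over this signature is a Presburger sentence. Rules that replace a pair by a pair destroy this.

\begin{example}\label{ex:mult}
Let $\Sigma$ consist of the AC symbol $f$ and constants $a,b,c,z$. The states are $\mathsf a,\mathsf b,\mathsf b',\mathsf c,\mathsf c',\mathsf d,\mathsf z$, and only $\mathsf c$ is final. Besides $a\to\mathsf a$, $b\to\mathsf b$, $c\to\mathsf c$, $z\to\mathsf z$ there are seven rules, which we write additively, so that $\mathsf c+\mathsf b\to\mathsf c'+\mathsf b'$ stands for $f(\mathsf c,\mathsf b)\to f(\mathsf c',\mathsf b')$: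
\[
\begin{array}{llll}
(1)\ \mathsf c+\mathsf b\to\mathsf c'+\mathsf b', &(2)\ \mathsf c'+\mathsf z\to\mathsf c, &(3)\ \mathsf c+\mathsf a\to\mathsf d, &(4)\ \mathsf d+\mathsf b'\to\mathsf d+\mathsf b,\\[2pt]
(5)\ \mathsf d\to\mathsf c, &(6)\ \mathsf c+\mathsf b\to\mathsf c, &(7)\ \mathsf c+\mathsf b'\to\mathsf c. &
\end{array}
\]
We claim that $\mathsf c+x\mathsf a+y\mathsf b+w\mathsf z$ rewrites to $\mathsf c$ if and only if $w\le(x+1)y$. Every rule preserves the total number of occurrences of $\mathsf c,\mathsf c',\mathsf d$, so at each moment exactly one of them is present, once. Only (2) removes a $\mathsf z$, and it consumes a $\mathsf c'$, which only (1) creates; so $w$ is at most the number of uses of (1). Cut the derivation at the uses of (3) into at most $x+1$ segments. Since $\mathsf d$ is created only by (3), within a segment all uses of (4) precede all uses of (1). After the last use of (4) there are at most $y$ copies of $\mathsf b$, no further copy is created in the segment, and each use of (1) removes one. Hence (1) is used at most $y$ times per segment. Conversely, if $w\le(x+1)y$, run $x+1$ segments: in each, apply (1),(2) as long as both a $\mathsf b$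 and a $\mathsf z$ are present, and between segments apply (3), then (4) until no $\mathsf b'$ is left, then (5). Finish with (6) and (7).

The set $M=\{(x,y,w)\in\mathbb N^3:w\le(x+1)y\}$ is not semilinear. Otherwise the set of $(x,w)$ with $(x,x,w)\in M$ and $(x,x,w+1)\notin M$, which is $\{(x,x(x+1)):x\in\mathbb N\}$, would be an infinite semilinear set and would contain $\beta+\mathbb Ng$ with $g\ne0$. The identity $(\beta_1+kg_1)(\beta_1+kg_1+1)=\beta_2+kg_2$ for all $k$ forces $g_1=0$ and then $g_2=0$.
\end{example}

So a general automaton can bound a number by a product, Presburger arithmetic no longer describes its language, and inclusion between two such languages is undecidable. A first guess is that universality is undecidable as well. The guess overlooks an asymmetry: in universality the set that has to be covered is as simple as possible. We shall see that if finitely many sets such as $M$ cover all of $\mathbb N^m$, then finitely many linear subsets of them already do, and each of these linear subsets has a finite justification.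

\subsection{The Petri net theorems}

A \emph{Petri net} $\mathcal N$ on $\mathbb N^d$ is a finite set of \emph{transitions} $\tau=(\tau^-,\tau^+)\in\mathbb N^d\times\mathbb N^d$. The coordinates are called \emph{places}, the vectors $c\in\mathbb N^d$ \emph{configurations}, and $c(p)$ is the number of \emph{tokens} on $p$. We write $c\xrightarrow{\tau}c'$ if $c\ge\tau^-$ and $c'=c+\Delta(\tau)$, where $\Delta(\tau)=\tau^+-\tau^-$; this extends to words $w$ of transitions, and $c\to^*c'$ means $c\xrightarrow{w}c'$ for some $w$. We identify a place with its unit vector and often write $\tau$ as $\tau^-\to\tau^+$, as in Example~\ref{ex:mult}. The one property of nets used throughout is \emph{monotonicity}: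
\[
c\xrightarrow{w}c'\ \text{ implies }\ c+e\xrightarrow{w}c'+e\quad\text{for all }e\in\mathbb N^d .
\]

An \emph{instance} consists of finitely many pairs $(\mathcal N_\iota,y_\iota)_{\iota\in I}$ of nets on $\mathbb N^d$ and targets $y_\iota\in\mathbb N^d$, a vector $b\in\mathbb N^d$ and a matrix $A\in\mathbb N^{d\times m}$. A vector $\lambda\in\mathbb N^m$ is \emph{good} if $b+A\lambda\to^*y_\iota$ in $\mathcal N_\iota$ for some $\iota\in I$.

\begin{theorem}\label{thm:dec}
It is decidable, given an instance, whether all $\lambda\in\mathbb N^m$ are good.
\end{theorem}

\begin{theorem}\label{thm:semi}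
It is decidable, given a Petri net on $\mathbb N^d$ and semilinear sets $X,Y\subseteq\mathbb N^d$, whether every $x\in X$ can reach an element of $Y$.
\end{theorem}

Section~\ref{sec:red} derives Theorem~\ref{thm:univ} from Theorem~\ref{thm:dec}. Section~\ref{sec:cert} defines certified sets, states the covering theorem (Theorem~\ref{thm:cover}), derives Theorem~\ref{thm:dec} from it, proves it for $m=1$, and isolates two obstacles that appear for $m=2$. The first is removed in Section~\ref{sec:cone} and the second in Section~\ref{sec:cover}, which proves the covering theorem. Section~\ref{sec:incl} proves Theorems~\ref{thm:semi} and~\ref{thm:incl}.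

\section{From terms to nets}\label{sec:red}

\subsection{The states of a term from the states of its components}

Fix an automaton. For an AC symbol $f$ and a ground term $u$ over $\Sigma\cup Q$, define the multiset $\mathrm{fl}_f(u)$ by $\mathrm{fl}_f(u)=\mathrm{fl}_f(u_1)+\mathrm{fl}_f(u_2)$ if $u=f(u_1,u_2)$ and $\mathrm{fl}_f(u)=\{u\}$ otherwise. Its elements are the subterms that hang below the \emph{top $f$-cluster} of $u$, the set of nodes labeled $f$ all of whose ancestors are labeled $f$. The \emph{components} of a term $t$ with root $g\in\Sigma$ are its arguments if $g$ is free, and the elements of $\mathrm{fl}_g(t)$ if $g$ is AC. In the second case there are at least two components and none has root $g$; conversely, any $n\ge2$ terms $t_1,\dots,t_n$ with roots different from $g$ are the components of $g(t_1,g(t_2,\dots))$.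

One application of an AC axiom never changes the root symbol. It either rearranges the top cluster of an AC root, leaving the components unchanged, or acts inside one component. Hence, if $u=_{AC}\hat u$, then $u$ and $\hat u$ have the same root and their components correspond bijectively (in order, if the root is free), with corresponding components equal modulo AC. A state is $=_{AC}$ only to itself, and $S(u)=S(\hat u)$.

For an AC symbol $f$ let $\mathcal N_f$ be the net on $\mathbb N^Q$ with transitions $q_1+q_2\to q$, $q_1+q_2\to p_1+p_2$ and $q\to p$ for the rules $f(q_1,q_2)\to q$, $f(q_1,q_2)\to f(p_1,p_2)$ and $q\to p$ of $R$. Steps of $\mathcal N_f$ are written $\Rightarrow_f$. For $T_1,\dots,T_n\subseteq Q$ put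
\[
C_g(T_1,\dots,T_n)=
\begin{cases}
\{q:\ g(q_1,\dots,q_n)\to^*q\text{ for some }q_i\in T_i\}, & g\text{ free of arity }n,\\[2pt]
\{q:\ q_1+\dots+q_n\Rightarrow_g^*q\text{ for some }q_i\in T_i\}, & g\text{ AC},\ n\ge1.
\end{cases}
\]
In both cases
\begin{equation}\label{eq:union}
C_g(T_1,\dots,T_n)=\bigcup_{q_1\in T_1,\dots,q_n\in T_n}C_g(\{q_1\},\dots,\{q_n\}),
\end{equation}
so $C_g$ is monotone in each argument. For free $g$ it is computable, since only the finitely many terms $g(q_1,\dots,q_n)$ and states occur in the rewriting.

\begin{lemma}\label{lem:comp}
If $t$ has root $g\in\Sigma$ and components $t_1,\dots,t_n$, then $S(t)=C_g(S(t_1),\dots,S(t_n))$.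
\end{lemma}

\begin{proof}
\emph{Free $g$.} If $q_i\in S(t_i)$ and $g(q_1,\dots,q_n)\to^*q$, then $t\to^*g(q_1,\dots,q_n)\to^*q$. Conversely let $t\to^*q$. AC axioms and rule applications below the root keep the root $g$, so some rule is applied at the root; consider the first such application. Up to that moment the arguments are rewritten independently, and at that moment the term is a left-hand side $g(q_1,\dots,q_n)$. So $q_i\in S(t_i)$ and $g(q_1,\dots,q_n)\to^*q$.

\emph{AC symbol $g=f$, inclusion $\supseteq$.} Rewrite each $t_i$ to $q_i$. In a term built from $f$ and states, any two leaves $q_1,q_2$ can be grouped modulo AC into a subterm $f(q_1,q_2)$, so every step of $\Rightarrow_f$ is simulated by a step of $\to$.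

\emph{Inclusion $\subseteq$.} We prove by induction on $N$, for all ground terms $u$ over $\Sigma\cup Q$ with $\mathrm{fl}_f(u)=\{u_1,\dots,u_n\}$, $n\ge1$: if $u\to^Nq$, then there are $q_i\in S(u_i)$ with $q_1+\dots+q_n\Rightarrow^*_fq$. If $N=0$ then $u=q$ and $n=1$. Otherwise $u=_{AC}\hat u\to_R\hat u'=_{AC}u'\to^{N-1}q$. Since $S$ is invariant under $=_{AC}$, we may prove the claim for $\hat u$ and use the induction hypothesis for $\hat u'$.

Suppose first that the redex lies in an element $v$ of $\mathrm{fl}_f(\hat u)$, possibly at its root, and let $v'$ be the result. The root of $v$ is not $f$, and a rule keeps the root symbol or produces a state, so the root of $v'$ is not $f$. Thus $\mathrm{fl}_f(\hat u')$ is $\mathrm{fl}_f(\hat u)$ with $v$ replaced by $v'$. As $S(v')\subseteq S(v)$, the states chosen for $\hat u'$ serve for $\hat u$.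

Otherwise the redex is $f(q_1,q_2)$ at a node of the top $f$-cluster, and the elements $q_1,q_2$ of $\mathrm{fl}_f(\hat u)$ are replaced by one state $q'$ or by two states $p_1,p_2$. In the first case the induction hypothesis gives $r\in S(q')$ and a multiset $x$ of states chosen for the remaining elements with $r+x\Rightarrow_f^*q$. A state rewrites only by rules $q\to p$, which are transitions of $\mathcal N_f$, so $q'\Rightarrow_f^*r$. Choosing $q_1,q_2$ for themselves we get $q_1+q_2+x\Rightarrow_fq'+x\Rightarrow_f^*r+x\Rightarrow^*_fq$. In the second case there are $r_i\in S(p_i)$, and $q_1+q_2+x\Rightarrow_fp_1+p_2+x\Rightarrow_f^*r_1+r_2+x\Rightarrow_f^*q$.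
\end{proof}

The choice of the $q_i\in T_i$ in the definition of $C_f$ can be built into the net. Let $\mathcal D$ be a finite set and $\sigma\colon\mathcal D\to2^Q$ a map. The \emph{choice net} $\mathcal N_f[\mathcal D,\sigma]$ has places $\mathcal D\uplus Q$, the transitions of $\mathcal N_f$, and the transitions $D\to q$ for $D\in\mathcal D$, $q\in\sigma(D)$. No transition of it increases the total number of tokens.

\begin{lemma}\label{lem:choice}
For $D_1,\dots,D_n\in\mathcal D$ with $n\geq 1$ and $q\in Q$, we have $D_1+\dots+D_n\to^*q$ in $\mathcal N_f[\mathcal D,\sigma]$ if and only if $q\in C_f(\sigma(D_1),\dots,\sigma(D_n))$.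
\end{lemma}

\begin{proof}
If $q_i\in\sigma(D_i)$ and $q_1+\dots+q_n\Rightarrow_f^*q$, fire the transitions $D_i\to q_i$ and then follow $\mathcal N_f$. Conversely, no transition produces tokens on $\mathcal D$ and only the transitions $D\to q'$ consume them, so a firing sequence ending in $q$ contains exactly one transition $D_i\to q_i$ for each $i$. If a transition $\tau$ of $\mathcal N_f$ is immediately followed by $D\to q'$, the two can be swapped: the token on $D$ was present before $\tau$, and $\tau$ stays enabled because it involves only places of $Q$, on which a token has been added. After finitely many swaps the choices come first.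
\end{proof}

\subsection{Saturation}

There are infinitely many terms but only finitely many possible values of $S(t)$, and Lemma~\ref{lem:comp} suggests computing bottom-up which finite pieces of information about $S(t)$ occur. The same scheme will be used three times, so we state it once. For $x\in\mathbb N^{\mathcal D}$ let $|x|$ be the sum of its entries.

\begin{lemma}\label{lem:sat}
Let $\mathcal P$ be a finite set of \emph{profiles} and $\models$ a relation between ground terms over $\Sigma$ and profiles. Suppose that for each $g\in\Sigma$ a condition $\Phi_g(\pi_1,\dots,\pi_n;\pi)$ on profiles is given, where $n$ is the arity of $g$ if $g$ is free, and where $n\ge2$ is arbitrary and the order of $\pi_1,\dots,\pi_n$ is irrelevant if $g$ is AC, such that: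
\begin{enumerate}
\item[(a)] if $t$ has root $g$ and components $t_1,\dots,t_n$, then $t\models\pi$ if and only if there are $\pi_i$ with $t_i\models\pi_i$ and $\Phi_g(\pi_1,\dots,\pi_n;\pi)$;
\item[(b)] for free $g$ the condition $\Phi_g$ is decidable;
\item[(c)] for AC $f$ it is decidable, given $\mathcal D\subseteq\mathcal P$ and $\pi\in\mathcal P$, whether $\Phi_f(\pi_1,\dots,\pi_n;\pi)$ holds for some $n\ge2$ and $\pi_1,\dots,\pi_n\in\mathcal D$.
\end{enumerate}
Then the set of profiles $\pi$ with $t\models\pi$ for some ground term $t$ over $\Sigma$ is computable.
\end{lemma}

\begin{proof}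
Let $\mathcal G_g$ be the set of $\pi$ such that $t\models\pi$ for some $t$ with root $g$. Put $\mathcal G^0_g=\emptyset$, and let $\mathcal G_g^{k+1}$ be the set of $\pi$ such that $\Phi_g(\pi_1,\dots,\pi_n;\pi)$ holds for some $\pi_i$ taken from $\bigcup_h\mathcal G_h^k$ if $g$ is free and from $\bigcup_{h\ne g}\mathcal G_h^k$ if $g$ is AC. Each stage is computable from the previous one by (b) and (c). The passage from one stage to the next is monotone, so the stages increase, and once two consecutive stages agree they are constant. As $\mathcal P$ is finite this happens, and the limit $(\mathcal G^\infty_g)_g$ is computable.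

We have $\mathcal G^k_g\subseteq\mathcal G_g$ by induction on $k$: given $\pi\in\mathcal G_g^{k+1}$, there are terms $t_i\models\pi_i$, with roots different from $g$ if $g$ is AC; they are the components of a term $t$ with root $g$, and $t\models\pi$ by (a). Conversely, we show by induction on the size of $t$ that $t\models\pi$ implies $\pi\in\mathcal G^\infty_g$ for the root $g$ of $t$. By (a) there are $\pi_i$ with $t_i\models\pi_i$ and $\Phi_g(\pi_1,\dots,\pi_n;\pi)$. By induction $\pi_i\in\mathcal G^\infty_h$ for the root $h$ of $t_i$, and $h\ne g$ if $g$ is AC.
\end{proof}

Which profiles suit universality? The obvious choice, $t\models T$ if $S(t)=T$, makes (c) ask for a multiset that reaches some states and fails to reach others. Non-universality only needs an upper bound on $S(t)$, and with upper bounds (c) becomes a pure statement of non-reachability, whose negation has the form treated in Theorem~\ref{thm:dec}.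

\begin{proof}[Proof of Theorem~\ref{thm:univ} from Theorem~\ref{thm:dec}]
Let $\mathcal P=2^Q$ and let $t\models T$ mean $S(t)\subseteq T$. The automaton is not universal if and only if $t\models Q\setminus F$ for some $t$, so it suffices to verify the hypotheses of Lemma~\ref{lem:sat}. Let $\Phi_g(T_1,\dots,T_n;T)$ be the condition $C_g(T_1,\dots,T_n)\subseteq T$. For (a): if $S(t)\subseteq T$, take $T_i=S(t_i)$ and use Lemma~\ref{lem:comp}; if $S(t_i)\subseteq T_i$ and $C_g(T_1,\dots,T_n)\subseteq T$, then $S(t)\subseteq T$ by Lemma~\ref{lem:comp} and monotonicity of $C_g$. Condition (b) holds because $C_g$ is computable for free $g$.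

For (c), let $\mathcal D\subseteq2^Q$ and $T\subseteq Q$ be given, and let $\mathcal N$ be the choice net $\mathcal N_f[\mathcal D,\mathrm{id}]$. By Lemma~\ref{lem:choice}, there are \emph{no} $D_1,\dots,D_n\in\mathcal D$, $n\ge2$, with $C_f(D_1,\dots,D_n)\subseteq T$ if and only if
\begin{equation}\label{eq:all}
\text{every }x\in\mathbb N^{\mathcal D}\text{ with }|x|\ge2\text{ reaches some }q\in Q\setminus T\text{ in }\mathcal N .
\end{equation}
The set of such $x$ is the union of the sets $b+\mathbb N^{\mathcal D}$ over the finitely many $b\in\mathbb N^{\mathcal D}$ with $|b|=2$ (there are none if $\mathcal D=\emptyset$). So \eqref{eq:all} holds if and only if, for each such $b$, all vectors are good in the instance with pairs $(\mathcal N,q)_{q\in Q\setminus T}$, base vector $b$, and $A$ the matrix of the inclusion $\mathbb N^{\mathcal D}\to\mathbb N^{\mathcal D\uplus Q}$. This is decided by Theorem~\ref{thm:dec}. The case $T=Q$ needs no special treatment: there are no pairs and no vector is good.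
\end{proof}

\section{Expansions and certified sets}\label{sec:cert}

Fix an instance. We look for a finite reason why all vectors of a linear set are good. A single run shows that one vector is good; it shows more if we also know ways of inserting extra transitions that dispose of extra initial tokens, and if these ways can be combined.

\subsection{The monoid of a run}

A \emph{run} $\rho$ is an index $\iota\in I$ together with a sequence $c_0\xrightarrow{\tau_1}c_1\cdots\xrightarrow{\tau_\ell}c_\ell=y_\iota$ in $\mathcal N_\iota$, where $\ell\ge0$. An \emph{expansion} of $\rho$ is a tuple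
\[
\varepsilon=(\delta;\,e_0,\dots,e_{\ell+1};\,w_0,\dots,w_\ell)
\]
with $\delta\in\mathbb N^m$, $e_i\in\mathbb N^d$, $e_0=A\delta$, $e_{\ell+1}=0$, and words $w_i$ of transitions of $\mathcal N_\iota$ such that
\begin{equation}\label{eq:slot}
c_i+e_i\xrightarrow{w_i}c_i+e_{i+1}\qquad(0\le i\le\ell).
\end{equation}
We call \eqref{eq:slot} \emph{slot $i$} of $\varepsilon$. The vector $e_i$ is the surplus carried through the step $\tau_i$: by monotonicity $c_{i-1}+e_i\xrightarrow{\tau_i}c_i+e_i$, so $w_0\tau_1w_1\cdots\tau_\ell w_\ell$ leads from $c_0+A\delta$ to $y_\iota$.

The \emph{sum} of expansions $\varepsilon,\varepsilon'$ is $(\delta+\delta';\,(e_i+e_i');\,(w_iw_i'))$. It is an expansion, because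
\[
c_i+e_i+e_i'\xrightarrow{w_i}c_i+e_{i+1}+e'_i\xrightarrow{w'_i}c_i+e_{i+1}+e'_{i+1}
\]
by monotonicity. There is also the zero expansion, with all vectors zero and all words empty. Hence the set $P_\rho\subseteq\mathbb N^m$ of all $\delta$ that occur in expansions of $\rho$ is a submonoid.

\begin{definition}
A \emph{certified set} is a set $\beta+\langle E\rangle$, where $\beta\in\mathbb N^m$ and, for some run $\rho$ starting at $b+A\beta$, $E$ is a finite subset of $P_\rho$. A \emph{certificate} for it consists of $\beta$, $\rho$ and one expansion for each element of $E$. A subset of $\mathbb N^m$ is \emph{coverable} if it is contained in a finite union of certified sets.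
\end{definition}

All elements of a certified set are good, a certificate is a finite object whose correctness is checked by firing finitely many transitions, and $\{\lambda\}$ is certified (with $E=\emptyset$) for every good $\lambda$. The runs provided by a certificate are flat: if $\varepsilon_1,\dots,\varepsilon_r$ are its expansions, with words $w_{i,1},\dots,w_{i,r}$ in slot $i$, then the sum of $k_1$ copies of $\varepsilon_1$, \dots, $k_r$ copies of $\varepsilon_r$ has the word $w_{i,1}^{k_1}\cdots w_{i,r}^{k_r}$ in slot $i$.

\begin{theorem}[Covering theorem]\label{thm:cover}
If every $\lambda\in\mathbb N^m$ is good, then $\mathbb N^m$ is a finite union of certified sets.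
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:dec} from Theorem~\ref{thm:cover}]
Run two procedures in parallel. The first enumerates $\lambda\in\mathbb N^m$ and answers ``no'' when it finds a $\lambda$ that is not good. Goodness of a single vector is decidable because reachability $c\to^*c'$ in Petri nets is decidable \cite{Mayr,Kosaraju}. The second enumerates finite families of certificates and answers ``yes'' when the union of the certified sets is $\mathbb N^m$, which is a Presburger question. The second procedure is sound because certified sets consist of good vectors, and it stops when all vectors are good by Theorem~\ref{thm:cover}.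
\end{proof}

For Theorem~\ref{thm:univ} the reachability theorem is not needed: in a choice net the number of tokens never increases, so each configuration reaches finitely many others.

\begin{example}\label{ex:monoid}
View the rules (1)--(7) of Example~\ref{ex:mult} as a net with target $\mathsf c$, and let $b=\mathsf c$, $A(x,y,w)=x\mathsf a+y\mathsf b+w\mathsf z$. The set of good vectors is $M$. It is not semilinear, hence not a finite union of certified sets: the hypothesis of Theorem~\ref{thm:cover} that \emph{all} vectors are good cannot be dropped. For the run $\rho$ of length $0$ at $\mathsf c$, an expansion is a word leading from $\mathsf c+A\delta$ to $\mathsf c$, so $P_\rho=M$. Thus $P_\rho$ need not be finitely generated, and this is the source of all difficulties below.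
\end{example}

\subsection{Comparable runs}

Expansions arise whenever one run embeds in another. A quasi-order is a \emph{well-quasi-order} (wqo) if every infinite sequence has an infinite nondecreasing subsequence. Finite sets with equality are wqos, and a finite product of wqos is a wqo. The componentwise order on $\mathbb N^d$ is a wqo (Dickson's lemma). If $(\Omega,\le)$ is a wqo, so is the set of finite words over $\Omega$, where $\omega_1\cdots\omega_\ell\le\omega'_1\cdots\omega'_{\ell'}$ if $\omega_i\le\omega'_{\phi(i)}$ for some positions $\phi(1)<\dots<\phi(\ell)$ (Higman's lemma).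

\begin{lemma}\label{lem:wqo}
Let $\lambda_n\in\mathbb N^m$ and let $\rho_n$ be a run starting at $b+A\lambda_n$, for $n=1,2,\dots$. Then there are $n_1<n_2<\cdots$ with $\lambda_{n_i}-\lambda_{n_1}\in P_{\rho_{n_1}}$ for all $i$.
\end{lemma}

\begin{proof}
To a pair $(\lambda,\rho)$ attach the triple consisting of $\iota$, $\lambda$ and the word $(c_0,\tau_1)(c_1,\tau_2)\cdots(c_{\ell-1},\tau_\ell)$. Compare indices by equality, vectors $\lambda$ componentwise, and words by Higman's order, where $(c,\tau)\le(c',\tau')$ means $c\le c'$ and $\tau=\tau'$. This is a wqo, so it suffices to show that $(\lambda,\rho)\le(\lambda',\rho')$ implies $\lambda'-\lambda\in P_\rho$.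

Let $\rho'$ have configurations $c'_0,\dots,c'_{\ell'}$ and transitions $\tau'_1,\dots,\tau'_{\ell'}$, and let $\phi$ be the embedding: $c_{i-1}\le c'_{\phi(i)-1}$ and $\tau_i=\tau'_{\phi(i)}$. Put $\delta=\lambda'-\lambda$, $e_0=A\delta$, $e_i=c'_{\phi(i)-1}-c_{i-1}\ge0$ for $1\le i\le\ell$, and $e_{\ell+1}=0$. Then $\rho'$ starts at $c_0'=c_0+e_0$. For $1\le i\le\ell$ it is at $c_{i-1}+e_i$ just before step $\phi(i)$ and at $c_{i-1}+e_i+\Delta(\tau_i)=c_i+e_i$ just after. It ends at $y_\iota=c_\ell+e_{\ell+1}$, because both runs have the same target. So the $\ell+1$ pieces of $\rho'$ obtained by deleting the steps $\phi(1),\dots,\phi(\ell)$ lead from $c_i+e_i$ to $c_i+e_{i+1}$ for $i=0,\dots,\ell$.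
\end{proof}

\subsection{The case \texorpdfstring{$m=1$}{m=1}}\label{sub:one}

Suppose all $\lambda\in\mathbb N$ are good but $\mathbb N$ is not coverable. Lemma~\ref{lem:wqo} will give a run with a period $N\ge1$, hence a certified arithmetic progression. We have no control over $N$, so we prepare the points in advance for all moduli at once. Choose residue classes $\mathbb N=R_1\supseteq R_2\supseteq\cdots$, where $R_n$ is a class modulo $n!$ in $\mathbb N$ that is not coverable. This is possible since $R_n$ is a union of $n+1$ classes modulo $(n+1)!$, which cannot all be coverable. Take $\lambda_1<\lambda_2<\cdots$ with $\lambda_n\in R_n$, runs $\rho_n$ from $b+A\lambda_n$, and indices $n_i$ as in Lemma~\ref{lem:wqo}. Let $N=\lambda_{n_2}-\lambda_{n_1}\geq1$, choose $i$ with $n_i\ge N$, and let $p=\lambda_{n_i}-\lambda_{n_1}$. The certified set $\lambda_{n_1}+\langle\{N,p\}\rangle$ contains $\lambda_{n_i}+N\mathbb N$. Since $\lambda_{n_i}\in R_{n_i}\subseteq R_N$, every $\lambda\in R_N$ with $\lambda\ge\lambda_{n_i}$ satisfies $\lambda-\lambda_{n_i}\in N!\,\mathbb N\subseteq N\mathbb N$. The remaining elements of $R_N$ are finitely many good points. So $R_N$ is coverable,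 a contradiction.

The general proof has the same shape: a decreasing family of uncoverable sets locates the place at infinity where covering fails, points are chosen near that place, and Lemma~\ref{lem:wqo} produces a certified set that covers a member of the family.

\subsection{Two obstacles for \texorpdfstring{$m=2$}{m=2}}\label{sub:two}

For $m\ge2$ a place at infinity also has a direction. Lemma~\ref{lem:wqo} yields elements of $P_\rho$ whose directions \emph{converge} to it, whereas we need finitely many elements of $P_\rho$ that \emph{surround} it.

\emph{Irrational directions.} The points $(n,\lfloor\sqrt2\,n\rfloor)$, $n\geq1$, lie in the monoid $P=\{0\}\cup\{(x,y)\in\mathbb N^2:y<\sqrt2\,x\}$. A finite $E\subseteq P$ lies in $\{y\le\alpha x\}$ for some $\alpha<\sqrt2$, so $\langle E\rangle$ contains only finitely many of the points. This obstacle turns out to be void: by Proposition~\ref{prop:cone} the closed cone spanned by $P_\rho$ is cut out by finitely many rational inequalities. Each of them is strict at $(1,\sqrt2)$ as soon as it holds there, so such a cone cannot have $(1,\sqrt2)$ on its boundary.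

\emph{Rational directions approached from one side.} This obstacle is real. Take places $\mathsf a,\mathsf b,\mathsf c$, the net $\mathcal N_1$ with transitions $\mathsf a+\mathsf b\to\mathsf b$ and $\mathsf b+\mathsf c\to\mathsf c$, the net $\mathcal N_2$ with the transition $\mathsf a+\mathsf c\to\mathsf c$, both with target $\mathsf c$, and $b=\mathsf c$, $A(x,y)=x\mathsf a+y\mathsf b$. For the run $\rho_0$ of length $0$ in $\mathcal N_1$ we have $P_{\rho_0}=\{(x,y):y\ge1\text{ or }x=0\}$. It contains all points $(n^2,n)$, but a finite $E\subseteq P_{\rho_0}$ lies in $\{x\le Ky\}$ for some $K$, and $\langle E\rangle$ contains only finitely many of them. The run $\rho_0$ is a bad choice because it lacks the exact period $(1,0)$. The run $\rho_1\colon\mathsf c+\mathsf b\to\mathsf c$ in $\mathcal N_1$ has both periods $(1,0)$ and $(0,1)$: an extra $\mathsf a$ or $\mathsf b$ is removed by one transition in slot $0$. With the run of length $0$ in $\mathcal N_2$ we obtain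
\[
\mathbb N^2=\langle\{(1,0)\}\rangle\cup\bigl((0,1)+\langle\{(1,0),(0,1)\}\rangle\bigr).
\]
To find runs like $\rho_1$ in general, first fix $y$ and apply Lemma~\ref{lem:wqo} to points with $x\to\infty$; this gives, for each $y$, a run with a period on the horizontal axis. Then apply the lemma again, to these runs only, with $y\to\infty$. Section~\ref{sec:cover} carries out this nested selection along a flag of subspaces.

\section{The cone of a run is rational polyhedral}\label{sec:cone}

For a finite-dimensional vector space $W$ over $\mathbb Q$ let $W_{\mathbb R}=W\otimes\mathbb R$; for $V\subseteq\mathbb Q^m$ this is the real span of $V$, and $V_{\mathbb R}\cap\mathbb Q^m=V$. A \emph{rational form} on $W$ is a $\mathbb Q$-linear map $W\to\mathbb Q$, extended to $W_{\mathbb R}$. For $E\subseteq W_{\mathbb R}$, $\mathrm{cone}(E)$ is the set of finite combinations of elements of $E$ with nonnegative real coefficients. A \emph{rational polyhedral cone} is a set $\{x\in W_{\mathbb R}:h(x)\ge0\text{ for all }h\in H\}$ with $H$ a finite set of rational forms; zero forms may be omitted from $H$. We use the following standard facts (Fourier--Motzkin elimination, Minkowski--Weyl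 theorem).
\begin{enumerate}
\item[(P1)] A rational polyhedral cone is closed, and its rational points are dense in it.
\item[(P2)] The image of a rational polyhedral cone under a rational linear map is a rational polyhedral cone, and so is $\mathrm{cone}(E)$ for finite $E\subseteq W$.
\item[(P3)] A rational point of such an image is the image of a rational point, because its fiber is a nonempty set given by linear equations and inequalities with rational coefficients and rational right-hand sides.
\end{enumerate}

\begin{proposition}\label{prop:cone}
Let $\rho$ be a run and $V\subseteq\mathbb Q^m$ a subspace. Then the closure of $\mathrm{cone}(P_\rho\cap V)$ is a rational polyhedral cone.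
\end{proposition}

The closure is necessary, and the statement for general $V$ does not follow from the statement for $V=\mathbb Q^m$ by intersecting. In Example~\ref{ex:monoid}, $\mathrm{cone}(M)$ does not contain $(0,0,1)$, since $y=0$ forces $w=0$ on $M$, but its closure is $\mathbb R^3_{\ge0}$, since $(n,n,n^2)/n^2\to(0,0,1)$. For $V=\{y=0\}$ the set $M\cap V$ spans only the ray through $(1,0,0)$.

The idea of the proof is to split the places, slot by slot, into those that stay bounded and those that do not. The bounded places act as a finite control graph. The unbounded ones can all be filled simultaneously, after which they block nothing. What remains are linear conservation laws, and these define the cone.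

\begin{proof}
Let $\rho$ be $c_0\xrightarrow{\tau_1}\cdots\xrightarrow{\tau_\ell}c_\ell$, and let $\mathcal E$ be the set of expansions of $\rho$ with $\delta\in V$. It contains the zero expansion and is closed under sums. For $0\le i\le\ell$ let $J_i$ be the set of places $p$ such that $\gamma(p)$ is unbounded as $\gamma$ ranges over all configurations visited in slot $i$ of members of $\mathcal E$ (first and last included), and let $J_i^c$ be its complement.

\medskip
\noindent\emph{Step 1: for $\varepsilon\in\mathcal E$, the vectors $e_i$ and $e_{i+1}$ vanish on $J_i^c$.} Slot $i$ of the $k$-fold sum of $\varepsilon$ starts at $c_i+ke_i$ and ends at $c_i+ke_{i+1}$.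

\medskip
\noindent\emph{Step 2: filling the unbounded places.} A \emph{marking} of $\varepsilon\in\mathcal E$ is a factorization $w_i=u_iv_i$ in every slot such that
\[
c_i+e_i\xrightarrow{u_i}c_i+\hat e_i\xrightarrow{v_i}c_i+e_{i+1}\quad\text{with }\hat e_i\in\mathbb N^d .
\]
The point is that the marked configuration is $\ge c_i$. Two marked expansions $\varepsilon,\varepsilon'$ can be added with the words $u_iu'_iv_iv'_i$ in place of $w_iw'_i$, since
\[
c_i+e_i+e_i'\xrightarrow{u_i}c_i+\hat e_i+e'_i\xrightarrow{u'_i}c_i+\hat e_i+\hat e'_i\xrightarrow{v_i}c_i+e_{i+1}+\hat e_i'\xrightarrow{v'_i}c_i+e_{i+1}+e'_{i+1},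
\]
and the result is marked with $\hat e_i+\hat e'_i$. We claim that there is a marked $\varepsilon^\circ\in\mathcal E$, with data $\delta^\circ$, $e_i^\circ$, $\hat e_i$, $u_i$, $v_i$, such that $\hat e_i(p)\ge1$ for all $i$ and all $p\in J_i$. By adding, it suffices to achieve this for one pair $(i,p)$ with $p\in J_i$; if there is no such pair, take the zero expansion.

A visited configuration with many tokens on $p$ need not be $\ge c_i$, so we compare two of them. Take visited configurations of slot $i$ with strictly increasing values at $p$. By Dickson's lemma there are $\varepsilon_1,\varepsilon_2\in\mathcal E$ visiting $\gamma_1\le\gamma_2$ in slot $i$ with $\gamma_1(p)<\gamma_2(p)$. Write slot $i$ of $\varepsilon_l$ as $c_i+x_l\xrightarrow{\sigma_l}\gamma_l\xrightarrow{\sigma'_l}c_i+x'_l$ for $l=1,2$, and let $g=\gamma_2-\gamma_1$. In the sum of $\varepsilon_1$ and $\varepsilon_2$ replace the word of slot $i$ by $\sigma_2\sigma_1'\sigma_1\sigma_2'$. By monotonicity,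
\[
c_i+x_1+x_2\xrightarrow{\sigma_2}\gamma_1+g+x_1\xrightarrow{\sigma'_1}c_i+x_1'+g+x_1\xrightarrow{\sigma_1}\gamma_2+x_1'\xrightarrow{\sigma_2'}c_i+x'_1+x'_2 .
\]
Mark slot $i$ after $\sigma_2\sigma'_1$, where the surplus $x_1+x_1'+g$ is positive at $p$, and mark every other slot at its start ($u$ empty).

\medskip
\noindent\emph{Step 3: control graphs.} Let $G_i$ be the directed graph whose vertices are the restrictions $\gamma|_{J_i^c}$ of configurations visited in slot $i$ of members of $\mathcal E$, and whose edges are the triples $(\gamma|_{J_i^c},\tau,\gamma'|_{J^c_i})$ for steps $\gamma\xrightarrow{\tau}\gamma'$ occurring there. It is finite by the definition of $J_i$. Every edge $(z,\tau,z')$ satisfies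
\begin{equation}\label{eq:edge}
z\ge\tau^-|_{J_i^c}\qquad\text{and}\qquad z'-z=\Delta(\tau)|_{J_i^c}.
\end{equation}
By Step 1, slot $i$ of each $\varepsilon\in\mathcal E$ traces a closed walk at the vertex $o_i=c_i|_{J_i^c}$. Every vertex and edge lies on such a walk, so $G_i$ is strongly connected.

A \emph{circulation} on $G_i$ is a real function $\varphi$ on the edges such that at each vertex the sum over incoming edges equals the sum over outgoing edges. Put $\Delta(\varphi)=\sum_{(z,\tau,z')}\varphi(z,\tau,z')\Delta(\tau)\in\mathbb R^d$. Counting how often the walk of slot $i$ traverses each edge gives, for $\varepsilon\in\mathcal E$, an integral circulation $\varphi_i\ge0$ with $e_{i+1}-e_i=\Delta(\varphi_i)$. In slot $i$ of the sum of $\varepsilon$ and $\varepsilon'$, the configurations are those of $\varepsilon$ shifted by $e'_i$ followed by those of $\varepsilon'$ shifted by $e_{i+1}$. Both shifts vanish on $J_i^c$, so the circulations add. Summing one expansion for each edge of each $G_i$, we obtain $\varepsilon^*\in\mathcal E$ whose circulations are positive on all edges.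

\medskip
\noindent\emph{Step 4: the candidate cone.} Let $\Gamma$ be the set of real tuples $(\delta,(e_i)_{0\le i\le\ell+1},(\varphi_i)_{0\le i\le\ell})$ with $\delta\in V_{\mathbb R}$, $\delta\ge0$, $e_i\ge0$, $e_0=A\delta$, $e_{\ell+1}=0$, $\varphi_i\ge0$ a circulation on $G_i$, and $e_{i+1}-e_i=\Delta(\varphi_i)$. It is a rational polyhedral cone, and so is its projection $\Gamma'$ to the $\delta$-component, by (P2). Each $\varepsilon\in\mathcal E$ gives a point of $\Gamma$, so $P_\rho\cap V\subseteq\Gamma'$, and the closure $\overline C$ of $C=\mathrm{cone}(P_\rho\cap V)$ is contained in $\Gamma'$. We show $\Gamma'\subseteq\overline C$. By (P1) it suffices to treat a rational $\delta\in\Gamma'$, and by (P3) it lifts to a rational point $\xi\in\Gamma$.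

\medskip
\noindent\emph{Step 5: realizing a solution.} The circulations of $\xi$ may have disconnected support, so we perturb. Let $\xi^*\in\Gamma$ be the point of $\varepsilon^*$, with first component $\delta^*$, let $\eta>0$ be rational, and choose an integer $D\ge1$ such that $D(\xi+\eta\xi^*)=(\delta',(e'_i),(\varphi'_i))$ is integral. Then $\delta'\in V\cap\mathbb N^m$, $e'_i\in\mathbb N^d$, and $\varphi'_i$ is a positive integral circulation. Replace each edge of $G_i$ by as many parallel copies as $\varphi_i'$ prescribes. The result is strongly connected with equal in- and out-degrees, so by Euler's theorem it has a closed walk at $o_i$ using every copy once. Let $\theta_i$ be the word of transitions along this walk; its total effect is $\Delta(\varphi'_i)=e'_{i+1}-e'_i$. Let $K$ be the largest entry of any $\tau^-$, and fix $k\ge K|\theta_i|$ for all $i$. We claim that for all $N\ge0$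
\[
c_i+Ne'_i+ke_i^\circ\xrightarrow{u_i^k}c_i+Ne'_i+k\hat e_i\xrightarrow{\theta_i^N}c_i+Ne'_{i+1}+k\hat e_i\xrightarrow{v_i^k}c_i+Ne'_{i+1}+ke^\circ_{i+1}.
\]
In the first part each $u_i$ turns one summand $e_i^\circ$ into $\hat e_i$, and in the last part each $v_i$ turns one summand $\hat e_i$ into $e^\circ_{i+1}$; both are instances of monotonicity. For the middle part, suppose $j<N$ rounds of $\theta_i$ have been fired. The configuration is $c_i+(N-j)e'_i+je'_{i+1}+k\hat e_i\ge c_i+k\hat e_i$. Suppose further that a proper prefix of the next round has been fired, that the walk is at vertex $z$, and that the next edge is $(z,\tau,z')$. On $J_i^c$ the prefix has effect $z-o_i$ by \eqref{eq:edge}, so the current configuration is at least $o_i+(z-o_i)=z\ge\tau^-|_{J_i^c}$. On a place of $J_i$ the round started with at least $k$ tokens, and each of the at most $|\theta_i|-1$ steps removed at most $K$, so at least $k-K(|\theta_i|-1)\ge K$ remain. Hence $\tau$ is enabled.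

The vectors $Ne'_i+ke_i^\circ$ start with $A(N\delta'+k\delta^\circ)$ and end with $0$, so $N\delta'+k\delta^\circ\in P_\rho\cap V$ for all $N$, with $k$ independent of $N$. Dividing by $ND$ and letting $N\to\infty$ gives $\delta+\eta\delta^*\in\overline C$, and $\eta\to0$ gives $\delta\in\overline C$.
\end{proof}

\section{Proof of the covering theorem}\label{sec:cover}

Assume that all $\lambda\in\mathbb N^m$ are good and that $\mathbb N^m$ is not coverable. (A cover by certified sets is the same as an equality, since certified sets are subsets of $\mathbb N^m$.) We derive a contradiction.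

\subsection{An ultrafilter of uncoverable sets}

For $m=1$ we followed an uncoverable set through all partitions into residue classes. Now we follow one through all partitions into two semilinear sets. An \emph{ultrafilter} on the Boolean algebra of semilinear subsets of $\mathbb N^m$ is a family $\mathcal U$ of semilinear sets that does not contain $\emptyset$, is closed under finite intersections and under semilinear supersets, and contains $X$ or $\mathbb N^m\setminus X$ for each semilinear $X$. If a finite union of semilinear sets belongs to $\mathcal U$, then one of them does; otherwise all complements would belong to $\mathcal U$, and the intersection of these with the union is empty.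

There are countably many semilinear sets; list them as $X_1,X_2,\dots$. Put $Y_0=\mathbb N^m$, and let $Y_n$ be one of $Y_{n-1}\cap X_n$ and $Y_{n-1}\setminus X_n$ that is not coverable; if both were coverable, so would be $Y_{n-1}$. The family $\mathcal U$ of semilinear sets containing some $Y_n$ is an ultrafilter, and it contains no coverable set.

\subsection{Reduction to full dimension}

The ultrafilter may be concentrated on a lower-dimensional set, such as a line in $\mathbb N^2$. We reparametrize so that this does not happen. For $X\subseteq\mathbb N^m$ let $\dim X$ be the least $r$ such that $X$ lies in a finite union of affine subspaces of $\mathbb Q^m$ of dimension at most $r$. It is monotone in $X$.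

\begin{lemma}\label{lem:dim}
\begin{enumerate}
\item[(a)] A linear set $\beta+\mathbb Ng_1+\dots+\mathbb Ng_r$ with linearly independent periods has dimension $r$.
\item[(b)] Every semilinear set is a finite union of linear sets with linearly independent periods.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The set lies in one affine subspace of dimension $r$. If finitely many affine subspaces of smaller dimension covered it, their preimages under the injective map $\mu\mapsto\beta+\sum\mu_ig_i$ would cover $\mathbb N^r$, and each preimage lies in the zero set of a nonzero polynomial of degree at most $1$ on $\mathbb Q^r$. The product of these polynomials is a nonzero polynomial vanishing on $\mathbb N^r$, which is impossible.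

(b) Let the periods $g_1,\dots,g_r$ of a linear set with base $\beta$ be dependent. Clearing denominators and separating signs in a relation gives $\sum_{i\in I'}\alpha_ig_i=\sum_{j\in J'}\alpha'_jg_j$ with $I'\cap J'=\emptyset$, $I'\ne\emptyset$ and integers $\alpha_i\ge1$, $\alpha'_j\ge0$. If in a representation $\beta+\sum\mu_lg_l$ we have $\mu_i\ge\alpha_i$ for all $i\in I'$, replace the left side of the relation by the right side. The element is unchanged and $\sum_{i\in I'}\mu_i$ strictly decreases. So every element has a representation with $\mu_i<\alpha_i$ for some $i\in I'$, and the set is the union of the linear sets $\beta+\kappa g_i+\langle\{g_l:l\ne i\}\rangle$ over $i\in I'$ and $0\le\kappa<\alpha_i$. Each has one period fewer; iterate.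
\end{proof}

Let $r$ be the least dimension of a member of $\mathcal U$. If $r=0$, then $\mathcal U$ contains a finite set, which is coverable since its elements are good. So $r\ge1$. Decompose a member of dimension $r$ by Lemma~\ref{lem:dim}(b). One of the pieces, $U_0$, belongs to $\mathcal U$; its dimension is at most $r$ by monotonicity and at least $r$ by minimality, so by Lemma~\ref{lem:dim}(a) $U_0=\beta_0+G\mathbb N^r$ with $G\in\mathbb N^{m\times r}$ of rank $r$. Let $\mathcal U'$ be the family of semilinear $X\subseteq\mathbb N^r$ with $\beta_0+GX\in\mathcal U$. Since $\mu\mapsto\beta_0+G\mu$ is a bijection $\mathbb N^r\to U_0$ that maps semilinear sets to semilinear sets, $\mathcal U'$ is an ultrafilter. Its members have dimension $r$, because $\dim(\beta_0+GX)\le\dim X$. Consider the instance with $b,A$ replaced by $b+A\beta_0$ and $AG$. All $\mu\in\mathbb N^r$ are good for it. An expansion in the new instance with vector $\delta$ is an expansion in the old one with vector $G\delta$, so a certified set $\beta+\langle E\rangle$ of the new instance maps onto the certified set $\beta_0+G\beta+\langle GE\rangle$ of the old one. Hence $\mathcal U'$ contains no certified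 set. Renaming, we assume from now on:
\begin{quote}
$m\ge1$; all $\lambda\in\mathbb N^m$ are good; all members of $\mathcal U$ have dimension $m$; $\mathcal U$ contains no certified set.
\end{quote}

\subsection{What has to be constructed}

The ultrafilter decides a sign for each form and a residue for each modulus. For a rational form $h$ on $\mathbb Q^m$ write $\{h>0\}$ for $\{\lambda\in\mathbb N^m:h(\lambda)>0\}$, and likewise for other conditions; these sets are Presburger definable. If $h\ne0$, then $\{h=0\}$ has dimension less than $m$, so exactly one of $\{h>0\}$ and $\{h<0\}$ is in $\mathcal U$. Call $h$ \emph{$\mathcal U$-positive} in the first case. Then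
\begin{equation}\label{eq:large}
\{h\ge\alpha\}\in\mathcal U\quad\text{for every $\mathcal U$-positive $h$ and every }\alpha\in\mathbb Q .
\end{equation}
Indeed, $h$ takes values in $\frac1D\mathbb Z$ on $\mathbb N^m$ for some $D$, so $\{0<h<\alpha\}$ lies in finitely many hyperplanes and is not in $\mathcal U$, while $\{h>0\}\subseteq\{h\ge\alpha\}\cup\{0<h<\alpha\}$. For $N\ge1$ the residue classes modulo $N$ partition $\mathbb N^m$ into finitely many semilinear sets, exactly one of which is in $\mathcal U$; let $r^{(N)}\in\mathbb Z^m$ represent it. If $N\mid N'$, then $r^{(N')}\equiv r^{(N)}\bmod N$, since the two classes intersect.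

\begin{lemma}\label{lem:goal}
There is no run $\rho$ from a configuration $b+A\lambda$, $\lambda\in\mathbb N^m$, with both of the following properties.
\begin{enumerate}
\item[(i)] There is a finite $E\subseteq P_\rho$ such that every nonzero rational form on $\mathbb Q^m$ that is $\ge0$ on $E$ is $\mathcal U$-positive.
\item[(ii)] For every $N\ge1$ there is $p\in P_\rho$ with $\lambda+p\equiv r^{(N)}\bmod N$.
\end{enumerate}
\end{lemma}

\begin{proof}
Suppose $\rho$ is such a run. The set $E$ spans $\mathbb Q^m$: otherwise some rational $h\ne0$ vanishes on $E$, and both $h$ and $-h$ would be $\mathcal U$-positive. So the group $\Lambda\subseteq\mathbb Z^m$ generated by $E$ contains $N\mathbb Z^m$, where $N\geq1$ is a common denominator for the coordinates of the unit vectors in a basis chosen from $E$.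

Next we find $p_0\in\langle E\rangle$ with
\begin{equation}\label{eq:conductor}
p_0+(\mathrm{cone}(E)\cap\Lambda)\subseteq\langle E\rangle .
\end{equation}
Let $z=\sum_{g\in E}\mu_gg\in\Lambda$ with real $\mu_g\ge0$. Then $z'=z-\sum_g\lfloor\mu_g\rfloor g$ lies in $\Lambda$ and in the bounded set $\{\sum_g\nu_gg:0\le\nu_g<1\}$, so it is one of finitely many vectors. Write each of them as an integer combination of $E$, let $K$ bound the absolute values of all coefficients, and put $p_0=K\sum_gg$. If $z'=\sum_g\kappa_gg$, then $p_0+z=\sum_g(K+\kappa_g+\lfloor\mu_g\rfloor)g\in\langle E\rangle$.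

Take $p$ as in (ii) for this $N$, and let $\lambda'=\lambda+p$. The certified set $X=\lambda+\langle E\cup\{p\}\rangle$ contains $\lambda'+\langle E\rangle$, hence $\lambda'+p_0+(\mathrm{cone}(E)\cap\Lambda)$ by \eqref{eq:conductor}. By (P2), $\mathrm{cone}(E)=\{x:h(x)\ge0\text{ for all }h\in H\}$ with $H$ a finite set of nonzero rational forms. These are $\mathcal U$-positive by (i), so by \eqref{eq:large}
\[
Y=\bigcap_{h\in H}\{h\ge h(\lambda'+p_0)\}\cap\{\mu\in\mathbb N^m:\mu\equiv r^{(N)}\bmod N\}\in\mathcal U .
\]
If $\mu\in Y$, then $\mu-\lambda'-p_0\in\mathrm{cone}(E)$, and $\mu-\lambda'-p_0\in\Lambda$ because $\mu-\lambda'\in N\mathbb Z^m\subseteq\Lambda$ and $p_0\in\Lambda$. So $Y\subseteq X$ and $X\in\mathcal U$, although $X$ is certified.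
\end{proof}

It remains to construct a run with properties (i) and (ii). For $m=1$, property (i) only asks for one nonzero period.

\subsection{The flag}

To achieve (i) we need a concrete description of the $\mathcal U$-positive forms. They turn out to be given by a lexicographic rule. Since $\mathcal U$ is countable and closed under finite intersections, there is a sequence $\mu_n\in\mathbb N^m$ that eventually lies in each member of $\mathcal U$: take $\mu_n$ in the intersection of the first $n$ members. By \eqref{eq:large}, $h(\mu_n)\to+\infty$ if $h$ is $\mathcal U$-positive, and $h(\mu_n)\to-\infty$ if $-h$ is.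

We define subspaces $0=V_0\subsetneq V_1\subsetneq\dots\subsetneq V_s=\mathbb Q^m$, passing to a subsequence of $(\mu_n)$ at each step. Suppose $V_{j-1}\ne\mathbb Q^m$, and fix a norm $|\cdot|_j$ on $(\mathbb Q^m/V_{j-1})_{\mathbb R}$. Let $\bar\mu_n$ be the image of $\mu_n$. There is a nonzero rational form $h$ vanishing on $V_{j-1}$, and $|h(\mu_n)|\to\infty$, so $|\bar\mu_n|_j\to\infty$. By compactness of the unit sphere we may assume $\bar\mu_n/|\bar\mu_n|_j\to\bar x_j$, a unit vector. Let $W_j\subseteq\mathbb Q^m/V_{j-1}$ be the common kernel of all rational forms $g$ on $\mathbb Q^m/V_{j-1}$ with $g(\bar x_j)=0$, and let $V_j$ be the preimage of $W_j$, so that $W_j=V_j/V_{j-1}$. These forms $g$ make up a finite-dimensional space, so $W_j$ is the solution space of a finite rational system, and $(W_j)_{\mathbb R}$ is its space of real solutions. It contains $\bar x_j\neq0$; hence $W_j\ne0$ and the construction ends after $s\le m$ steps, with $s\geq1$. Moreover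
\begin{equation}\label{eq:generic}
g(\bar x_j)\ne0\quad\text{for every nonzero rational form $g$ on }W_j,
\end{equation}
because $g$ extends to a rational form on $\mathbb Q^m/V_{j-1}$, and if $g(\bar x_j)=0$ that extension vanishes on $W_j$ by definition.

The construction makes sense for any sequence on which all nonzero rational forms tend to $\pm\infty$. For $(n,\lfloor\sqrt2\,n\rfloor)$ it gives $s=1$ and $\bar x_1$ proportional to $(1,\sqrt2)$. For $(n^2,n)$ it gives $V_1=\mathbb Q(1,0)$ and $V_2=\mathbb Q^2$, and $\alpha x+\beta y$ tends to $+\infty$ if and only if $\alpha>0$, or $\alpha=0$ and $\beta>0$.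

Let $h$ be a nonzero rational form on some $V_j$. Its \emph{level} is the least $i$ with $h|_{V_i}\ne0$. Then $h$ induces a nonzero form on $W_i$, and we call $h$ \emph{positive} if the induced form is positive at $\bar x_i$; by \eqref{eq:generic} exactly one of $h,-h$ is positive. If $h|_{V_{j-1}}\neq0$, then $h$ and $h|_{V_{j-1}}$ have the same level and induce the same form, so one is positive if and only if the other is.

For forms on $V_s=\mathbb Q^m$, positive and $\mathcal U$-positive mean the same. Indeed, a form $h$ of level $i$ factors through $\mathbb Q^m/V_{i-1}$, so $h(\mu_n)/|\bar\mu_n|_i\to h(\bar x_i)\neq0$ along the final subsequence, and $h(\mu_n)$ eventually has the sign of $h(\bar x_i)$. In particular the coordinate forms $\chi_1,\dots,\chi_m$ are positive, since $\{\chi_i<0\}=\emptyset$.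

\subsection{Climbing one level}

Call a run $\rho$ \emph{$j$-adapted} if there is a finite $E\subseteq P_\rho\cap V_j$ such that every nonzero rational form on $V_j$ that is $\ge0$ on $E$ is positive. Every run is $0$-adapted, as there is no nonzero form on $V_0$, and $s$-adapted is property (i) of Lemma~\ref{lem:goal}. The next lemma is the only place where Proposition~\ref{prop:cone} is used. Let $\pi_j\colon V_j\to W_j$ be the projection.

\begin{lemma}\label{lem:climb}
Let $1\le j\le s$, let $\rho$ be $(j-1)$-adapted, and suppose there are $d_i\in P_\rho\cap V_j$ and reals $t_i>0$ with $\pi_j(d_i)/t_i\to\bar x_j$. Then $\rho$ is $j$-adapted.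
\end{lemma}

\begin{proof}
Let $C=\mathrm{cone}(P_\rho\cap V_j)$. By Proposition~\ref{prop:cone} and (P2), $\pi_j(\overline C)=\{w:g(w)\ge0\text{ for all }g\in H'\}$ with $H'$ a finite set of nonzero rational forms on $W_j$. For $g\in H'$ we have $g(\pi_j(d_i))\ge0$, so $g(\bar x_j)\ge0$ in the limit, and $g(\bar x_j)>0$ by \eqref{eq:generic}. Thus $\bar x_j$ is an interior point of $\pi_j(\overline C)$ in $(W_j)_{\mathbb R}$. Choose a full-dimensional simplex in $\pi_j(\overline C)$ with $\bar x_j$ in its interior. The barycentric coordinates of $\bar x_j$ are positive and depend continuously on the vertices, and $\pi_j(C)$ is dense in $\pi_j(\overline C)$, so we may move the vertices into $\pi_j(C)$ and keep $\bar x_j$ in the interior. Each vertex is a nonnegative combination of finitely many elements of $\pi_j(P_\rho\cap V_j)$. Hence there is a finite $E'\subseteq P_\rho\cap V_j$ such that $\mathrm{cone}(\pi_j(E'))$ contains a neighborhood of $\bar x_j$.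

Let $E''$ witness that $\rho$ is $(j-1)$-adapted, put $E=E'\cup E''$, and let $h\ne0$ be a rational form on $V_j$ that is $\ge0$ on $E$. If $h|_{V_{j-1}}\ne0$, this restriction is $\ge0$ on $E''$, hence positive, and so $h$ is positive. Otherwise $h$ has level $j$ and induces a nonzero form on $W_j$ that is $\ge0$ on a neighborhood of $\bar x_j$, hence $>0$ at $\bar x_j$.
\end{proof}

\subsection{Nested points}

To apply Lemma~\ref{lem:climb} we need differences that lie \emph{exactly} in $V_j$. Differences of the $\mu_n$ have no reason to do so. We therefore build new points as sums of one contribution per level; two points with the same contributions above level $j$ then differ by an element of $V_j$. The contributions are also chosen to secure property (ii).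

Let $x_j\in(V_j)_{\mathbb R}$ be a preimage of $\bar x_j$. For $1\le j\le s$ and $k\ge0$ we choose $a^{(j)}_k\in V_j\cap\mathbb Z^m$ and reals $t^{(j)}_k>0$ such that, as $k\to\infty$,
\begin{equation}\label{eq:points}
t_k^{(j)}\to\infty,\qquad\frac{a^{(j)}_k}{t^{(j)}_k}\to x_j,\qquad a^{(j)}_k\equiv\begin{cases}0\bmod k!&(j<s),\\ r^{(k!)}\bmod k!&(j=s).\end{cases}
\end{equation}
To do so, take a basis $v_1,v_2,\dots$ of $V_j$ consisting of integer vectors and let $D_k=k!\sum_i|v_i|$. A point $\sum_i\alpha_iv_i$ of $(V_j)_{\mathbb R}$ is within distance $D_k$ of $\sum_ik!\lfloor\alpha_i/k!\rfloor v_i\in V_j\cap k!\,\mathbb Z^m$. Let $t^{(j)}_k=(k+1)(1+D_k)$. For $j<s$ round $t_k^{(j)}x_j$ in this way; for $j=s$ round $t^{(s)}_kx_s-r^{(k!)}$ and add $r^{(k!)}$. In both cases $|a_k^{(j)}/t^{(j)}_k-x_j|\le1/(k+1)$.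

For a tuple $\mathbf k=(k_s,\dots,k_1)\in\mathbb N^s$ put $\lambda(\mathbf k)=\sum_{l=1}^sa^{(l)}_{k_l}\in\mathbb Z^m$. If all $k_l\ge N$, then $N$ divides each $k_l!$, so
\begin{equation}\label{eq:res}
\lambda(\mathbf k)\equiv r^{(k_s!)}\equiv r^{(N)}\bmod N .
\end{equation}
We need $\lambda(\mathbf k)\in\mathbb N^m$, and we choose the indices from the top level down. A coordinate of level greater than $j$ is not affected by the contributions of levels $\le j$, so it must already be nonnegative when $k_s,\dots,k_{j+1}$ have been chosen. Accordingly, a prefix $(k_s,\dots,k_{j+1})$, $0\le j\le s$, is \emph{safe} if $\sum_{l>j}\chi_i(a^{(l)}_{k_l})\ge0$ for every $i$ such that $\chi_i$ has level greater than $j$. The empty prefix ($j=s$) is safe, and a full tuple ($j=0$) is safe if and only if $\lambda(\mathbf k)\in\mathbb N^m$.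

\begin{lemma}\label{lem:safe}
If $j\geq1$ and $(k_s,\dots,k_{j+1})$ is safe, then $(k_s,\dots,k_{j+1},k)$ is safe for all large $k$.
\end{lemma}

\begin{proof}
A coordinate form of level greater than $j$ vanishes on $V_j\ni a_k^{(j)}$, so its sum is unchanged. If $\chi_i$ has level $j$, then $\chi_i(x_j)>0$ because $\chi_i$ is positive, and $\chi_i(a_k^{(j)})\to+\infty$ by \eqref{eq:points}.
\end{proof}

\begin{proposition}\label{prop:nested}
Let $0\le j\le s$, let $(k_s,\dots,k_{j+1})$ be a safe prefix and $B\in\mathbb N$. Then there are a safe tuple $\mathbf k$ extending the prefix with $k_j,\dots,k_1\ge B$ and a $j$-adapted run $\rho$ from $b+A\lambda(\mathbf k)$ such that, for every $N$, some safe tuple $\mathbf k'$ extending the prefix with $k'_j,\dots,k'_1\ge N$ satisfies $\lambda(\mathbf k')-\lambda(\mathbf k)\in P_\rho$.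
\end{proposition}

\begin{proof}
Induction on $j$. For $j=0$ the prefix is a full tuple $\mathbf k$ with $\lambda(\mathbf k)\in\mathbb N^m$. This vector is good by hypothesis, so a run exists; it is $0$-adapted, and $\mathbf k'=\mathbf k$ serves for all $N$.

Let $j\ge1$. For each $n\ge1$ choose $k_j(n)\ge\max(B,n)$ such that $(k_s,\dots,k_{j+1},k_j(n))$ is safe, by Lemma~\ref{lem:safe}, and apply the induction hypothesis to this prefix with the bound $\max(B,n)$. We obtain safe tuples $\mathbf k(n)$ extending the given prefix, with all new entries at least $\max(B,n)$, and $(j-1)$-adapted runs $\rho_n$ from $b+A\lambda_n$, where $\lambda_n=\lambda(\mathbf k(n))$. By Lemma~\ref{lem:wqo} there are $n_1<n_2<\cdots$ with $d_i=\lambda_{n_i}-\lambda_{n_1}\in P_{\rho_{n_1}}$. In $d_i$ the contributions of levels above $j$ cancel and those of levels below $j$ lie in $V_{j-1}$. Hence $d_i\in V_j$ and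
\[
\pi_j(d_i)=\pi_j\bigl(a^{(j)}_{k_j(n_i)}\bigr)-\pi_j\bigl(a^{(j)}_{k_j(n_1)}\bigr).
\]
Since $k_j(n_i)\ge n_i\to\infty$ and the second term is fixed, \eqref{eq:points} gives $\pi_j(d_i)/t^{(j)}_{k_j(n_i)}\to\bar x_j$. By Lemma~\ref{lem:climb}, $\rho_{n_1}$ is $j$-adapted. Take $\mathbf k=\mathbf k(n_1)$, $\rho=\rho_{n_1}$, and, given $N$, $\mathbf k'=\mathbf k(n_i)$ with $n_i\ge N$.
\end{proof}

\begin{proof}[End of the proof of Theorem~\ref{thm:cover}]
Apply Proposition~\ref{prop:nested} with $j=s$, the empty prefix and $B=0$, and let $\lambda=\lambda(\mathbf k)$. The run $\rho$ is $s$-adapted, which is property (i) of Lemma~\ref{lem:goal}. Given $N$, the vector $p=\lambda(\mathbf k')-\lambda$ lies in $P_\rho$, and $\lambda+p\equiv r^{(N)}\bmod N$ by \eqref{eq:res}, which is property (ii). This contradicts Lemma~\ref{lem:goal}.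
\end{proof}

The hypothesis that all vectors are good entered in two places: to exclude $r=0$, and in the base case of Proposition~\ref{prop:nested}. The second use is the essential one. The points $\lambda(\mathbf k)$ are manufactured from the flag, and a set of good vectors such as $M$ in Example~\ref{ex:monoid} has no reason to contain them.

\section{Semilinear targets and inclusion}\label{sec:incl}

\begin{proof}[Proof of Theorem~\ref{thm:semi}]
Let $\mathcal N$ be the net, and write $X=\bigcup_j(b_j+A_j\mathbb N^{m_j})$ and $Y=\bigcup_\iota(y_\iota+\langle Z_\iota\rangle)$, with finite unions and finite sets $Z_\iota$. Let $\mathcal N_\iota$ be $\mathcal N$ together with the \emph{removals} $z\to0$ for $z\in Z_\iota$. We claim that $x\to^*y_\iota$ in $\mathcal N_\iota$ if and only if $x$ reaches $y_\iota+\langle Z_\iota\rangle$ in $\mathcal N$. If $x$ reaches an element of this set, fire removals at the end. Conversely, a removal followed by a transition $\tau$ of $\mathcal N$, say $c\to c-z\xrightarrow{\tau}c'$, can be replaced by $c\xrightarrow{\tau}c'+z\to c'$ by monotonicity, so all removals can be postponed to the end, and the configuration reached before them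 lies in $y_\iota+\langle Z_\iota\rangle$. Therefore every $x\in X$ reaches $Y$ if and only if, for each $j$, all $\lambda\in\mathbb N^{m_j}$ are good in the instance $((\mathcal N_\iota,y_\iota)_\iota,b_j,A_j)$. Apply Theorem~\ref{thm:dec}. When the answer is positive, Theorem~\ref{thm:cover} provides finitely many certificates for it.
\end{proof}

Regularity is used through one lemma. Recall Parikh's theorem: for a context-free grammar with terminal alphabet $\mathcal D$, the set of vectors in $\mathbb N^{\mathcal D}$ that count the letters of generated words is semilinear, and a presentation can be computed from the grammar.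

\begin{lemma}\label{lem:parikh}
Let the automaton be regular, $f$ an AC symbol, $\sigma\colon\mathcal D\to2^Q$ a map on a finite set, and $q\in Q$. Then the set of $x=D_1+\dots+D_n\in\mathbb N^{\mathcal D}$, $n\geq1$, with $q\in C_f(\sigma(D_1),\dots,\sigma(D_n))$ is effectively semilinear.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:choice} this is the set of $x\in\mathbb N^{\mathcal D}$ that reach $q$ in the choice net, whose transitions now have the forms $q_1+q_2\to q'$, $q'\to p$ and $D\to q'$. Each has a single state on the right. Reverse them to obtain a context-free grammar with nonterminals $Q$, terminals $\mathcal D$, start symbol $q$, and the productions that rewrite $q'$ to $q_1q_2$, $p$ to $q'$, and $q'$ to $D$, respectively. For a word $\omega$ over $\mathcal D\uplus Q$ let $[\omega]$ be its letter-counting vector. A derivation step from $\omega$ to $\omega'$ gives a transition from $[\omega']$ to $[\omega]$. Conversely, if a transition leads from $c$ to $[\omega]$, the state on its right side occurs in $\omega$, and applying the production to such an occurrence gives $\omega'$ with $[\omega']=c$. So the configurations that reach $q$ are exactly the vectors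 $[\omega]$ of words derivable from $q$. Restrict to terminal words and apply Parikh's theorem.
\end{proof}

In the proof of Theorem~\ref{thm:incl}, the letters $\mathcal A,\mathcal B$ as indices indicate the automaton. A counterexample to $L(\mathcal A)\subseteq L(\mathcal B)$ is a term with one final state in $S_{\mathcal A}(t)$ and none in $S_{\mathcal B}(t)$, so profiles are pairs $(p,T)\in\mathcal P=Q_{\mathcal A}\times2^{Q_{\mathcal B}}$. For $\mathcal D\subseteq\mathcal P$ define $\sigma_{\mathcal A}(p,T)=\{p\}$ and $\sigma_{\mathcal B}(p,T)=T$. A vector $x\in\mathbb N^{\mathcal D}$ with $|x|=n$ is written as a sum of pairs $(p_1,T_1),\dots,(p_n,T_n)$.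

\begin{proof}[Proof of Theorem~\ref{thm:incl}(i)]
Let $t\models(p,T)$ mean $p\in S_{\mathcal A}(t)$ and $S_{\mathcal B}(t)\subseteq T$. The inclusion fails if and only if $t\models(p,Q_{\mathcal B}\setminus F_{\mathcal B})$ for some $t$ and some $p\in F_{\mathcal A}$. We apply Lemma~\ref{lem:sat} with $\Phi_g((p_1,T_1),\dots,(p_n,T_n);(p,T))$ defined as
\begin{equation}\label{eq:phi}
p\in C^{\mathcal A}_g(\{p_1\},\dots,\{p_n\})\qquad\text{and}\qquad C_g^{\mathcal B}(T_1,\dots,T_n)\subseteq T .
\end{equation}
For (a), let $t\models(p,T)$. By Lemma~\ref{lem:comp} and \eqref{eq:union} there are $p_i\in S_{\mathcal A}(t_i)$ satisfying the first condition, and $T_i=S_{\mathcal B}(t_i)$ satisfy the second. Conversely, if $t_i\models(p_i,T_i)$ and \eqref{eq:phi} holds, then $p\in C^{\mathcal A}_g(S_{\mathcal A}(t_1),\dots)=S_{\mathcal A}(t)$ and $S_{\mathcal B}(t)=C^{\mathcal B}_g(S_{\mathcal B}(t_1),\dots)\subseteq T$ by monotonicity. Condition (b) holds because both maps are computable for free $g$.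

For (c), let $X_p$ be the set of $x\in\mathbb N^{\mathcal D}$ with $|x|\ge2$ that satisfy the first condition of \eqref{eq:phi}. Since $\mathcal A$ is regular, $X_p$ is effectively semilinear by Lemma~\ref{lem:parikh} with $\sigma_{\mathcal A}$. By Lemma~\ref{lem:choice}, the second condition says that $x$ reaches no $q\in Q_{\mathcal B}\setminus T$ in $\mathcal N^{\mathcal B}_f[\mathcal D,\sigma_{\mathcal B}]$. So no suitable $x$ exists if and only if every element of $X_p$ reaches the finite set $Q_{\mathcal B}\setminus T$ of unit vectors in this net, which is decidable by Theorem~\ref{thm:semi}.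
\end{proof}

When $\mathcal B$ is the regular automaton, we can afford to track $S_{\mathcal B}(t)$ exactly, since semilinear sets are closed under complement. What is left for $\mathcal A$ is an existential reachability question.

\begin{proof}[Proof of Theorem~\ref{thm:incl}(ii)]
Let $t\models(p,T)$ mean $p\in S_{\mathcal A}(t)$ and $S_{\mathcal B}(t)=T$. The inclusion fails if and only if $t\models(p,T)$ for some $t$, some $p\in F_{\mathcal A}$ and some $T$ with $T\cap F_{\mathcal B}=\emptyset$. Let $\Phi_g$ be \eqref{eq:phi} with $\subseteq T$ replaced by $=T$. In condition (a) the part concerning $\mathcal A$ is the one verified in the proof of (i). For $\mathcal B$, $t_i\models(p_i,T_i)$ forces $T_i=S_{\mathcal B}(t_i)$, so $C^{\mathcal B}_g(T_1,\dots,T_n)=S_{\mathcal B}(t)$ by Lemma~\ref{lem:comp}, and this equals $T$ exactly when the second condition holds. Condition (b) holds as before.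

For (c), let $Y_q$, for $q\in Q_{\mathcal B}$, be the set of $x\in\mathbb N^{\mathcal D}$ with $|x|\geq 2$ and $q\in C_f^{\mathcal B}(T_1,\dots,T_n)$. It is effectively semilinear by Lemma~\ref{lem:parikh} with $\sigma_{\mathcal B}$. The vectors with $|x|\ge2$ that satisfy the second condition are those lying in $Y_q$ for all $q\in T$ and outside $Y_q$ for all $q\notin T$. They form a Presburger definable set, so we can compute it as a finite union of linear sets $b+\langle Z\rangle$. By Lemma~\ref{lem:choice} the first condition says that $x$ reaches $p$ in $\mathcal N=\mathcal N_f^{\mathcal A}[\mathcal D,\sigma_{\mathcal A}]$. Let $\mathcal N'$ be $\mathcal N$ together with the \emph{insertions} $0\to z$ for $z\in Z$. If some $x\in b+\langle Z\rangle$ reaches $p$ in $\mathcal N$, then $b\to^*x\to^*p$ in $\mathcal N'$. Conversely, a transition followed by an insertion, $c\xrightarrow{\tau}c'\to c'+z$, can be replaced by $c\to c+z\xrightarrow{\tau}c'+z$ by monotonicity, so in a firing sequence from $b$ to $p$ in $\mathcal N'$ all insertions can be fired first. Hence (c) reduces to finitely many questions $b\to^*p$ in $\mathcal N'$, which are decidable \cite{Mayr,Kosaraju}.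
\end{proof}

For two arbitrary automata the profiles of (i) and conditions (a) and (b) remain valid. Only (c) changes: it asks whether every element of $X_p$ reaches a given finite set in a second net, and $X_p$ need no longer be semilinear, as Example~\ref{ex:mult} shows. Theorem~\ref{thm:semi} then does not apply, in agreement with the undecidability of general inclusion recorded in \cite{rtaloop}.

\begin{thebibliography}{9}

\bibitem{Kosaraju}
Kosaraju, 1982.

\bibitem{Mayr}
Mayr, 1981.

\bibitem{rtaloop}
Rtaloop, problem 101,
\texttt{https://www.cs.tau.ac.il/\textasciitilde nachum/rtaloop/problems/101.tex}.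

\end{thebibliography}
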